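# Radical integers and solvable algebraic integers

## 1. Rings closed under roots: definitions, examples, standard facts

All numbers live in $\mathbb C$, and all rings contain $1$. Recall that an *algebraic integer* is a root of a monic polynomial with coefficients in $\mathbb Z$, for instance $\frac{1+\sqrt5}2$, a root of $T^2-T-1$. We say that a set $A\subset\mathbb C$ is *closed under $n$-th roots* if $b\in\mathbb C$ and $b^n\in A$ imply $b\in A$.

**Definition (radical integers).** The ring of *radical integers* is the smallest subring $\mathcal R$ of $\mathbb C$ that contains $\mathbb Z$ and is closed under $n$-th roots for every $n\ge1$.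

*Example.* $\sqrt{17}$, $\sqrt[3]{2+\sqrt5}$, every root of unity, and $\sqrt[5]{7-3\sqrt[3]{1+i}}$ are radical integers. Division is not allowed: $\frac{1+\sqrt{17}}2$ is not visibly a radical integer.

**Definition (solvable algebraic integers).** A number $\alpha$ is *solvable* if it lies in the top field of a tower
$$\mathbb Q=K_0\subset K_1\subset\dots\subset K_s,\qquad K_{i+1}=K_i(b_i),\quad b_i^{n_i}\in K_i .$$
By Galois' theorem this holds if and only if $\alpha$ is algebraic and the Galois group of its minimal polynomial over $\mathbb Q$ is solvable. A *solvable algebraic integer* is an algebraic integer that is solvable.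

*Example.* Every quadratic integer is solvable. A root of $T^5-T-1$ is an algebraic integer that is not: modulo $5$ the polynomial is an Artin–Schreier polynomial $T^p-T-a$ with $a\ne0$, hence irreducible, and modulo $2$ it is $(T^2+T+1)(T^3+T^2+1)$, a product of two irreducible factors. So the Galois group contains a 5-cycle and a permutation of cycle type $(2,3)$, whose cube is a transposition. These generate $S_5$, which is not solvable.

**Definition (root-closed orders).** Let $F\subset\mathbb C$ be an algebraic extension of $\mathbb Q$, possibly infinite, with ring of integers $O_F$. An *order* of $F$ is a subring $A\subset O_F$ with $\mathbb QA=F$. It is *root-closed* if $x\in F$, $n\ge1$, $x^n\in A$ imply $x\in A$. Here only roots in $F$ are tested.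

*Example.* $\mathbb Z[\sqrt5]$ is an order of $\mathbb Q(\sqrt5)$ that is not root-closed, since $\left(\frac{1+\sqrt5}2\right)^3=2+\sqrt5$. We shall see in Section 4 that $\mathbb Z[\sqrt{17}]$ is a root-closed order of $\mathbb Q(\sqrt{17})$.

**Definition (restricted roots).** Let $S$ be a nonempty set of primes. Let $F_S$ (resp. $R_S$) be the smallest subfield (resp. subring) of $\mathbb C$ closed under $\ell$-th roots for all $\ell\in S$. Let $O_S$ be the ring of integers of $F_S$.

*Example.* $F_{\{2\}}$ is the field of constructible numbers and $O_{\{2\}}$ the ring of constructible algebraic integers. The ring $R_{\{2\}}$ contains $i$, $\sqrt{1+\sqrt2}$ and all roots of unity of order $2^j$. If $S$ is the set of all primes, then $R_S=\mathcal R$: if $b^n\in R_S$ and $n=\ell n'$ with $\ell$ prime, then $b^{n'}$ is an $\ell$-th root of an element of $R_S$, so $b^{n'}\in R_S$, and we continue with $n'$.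

We use the following textbook facts freely. The algebraic integers form a ring, closed under all $n$-th roots. Each algebraic number has a positive integer multiple that is an algebraic integer, and the minimal polynomial of an algebraic integer lies in $\mathbb Z[T]$. If $L$ is a number field, $O_L$ is a finitely generated $\mathbb Z$-module, and the Chinese remainder theorem (CRT) holds for its maximal ideals. If $F/\mathbb Q$ is algebraic, a prime $P$ of $O_F$ containing a prime number $p$ is maximal, and $O_F/P$ is algebraic over $\mathbb F_p$. For $L\subset F$, every prime of $O_L$ is $P\cap O_L$ for some prime $P$ of $O_F$ (lying over). A field $k$ algebraic over $\mathbb F_p$ has at most one subfield with $p^a$ elements, every element of $k^\times$ has finite order, and finite subgroups of $k^\times$ are cyclic.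

Two small lemmas will be used throughout.

**Lemma 1.** Let $\zeta_m=e^{2\pi i/m}$, and let $\varphi$ be a homomorphism from a ring containing $\zeta_m$ to a field of characteristic $p\nmid m$. Then $\varphi(\zeta_m)$ has exact multiplicative order $m$.

**Proof.** The order divides $m$. Let $\ell$ be a prime divisor of $m$ and $\xi=\zeta_m^{m/\ell}$, a primitive $\ell$-th root of unity. Putting $T=1$ in $1+T+\dots+T^{\ell-1}=\prod_{i=1}^{\ell-1}(T-\xi^i)$ gives
$$\prod_{i=1}^{\ell-1}(1-\xi^i)=\ell. \tag{1}$$
As $\ell\ne p$, the image of the right side is nonzero, so $\varphi(\xi)\ne1$. Hence the order does not divide $m/\ell$ for any $\ell\mid m$, so it is $m$. $\blacksquare$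

**Lemma 2.** Let $A\subset\mathbb C$ be a ring of algebraic integers. Then $\mathbb QA=\{r/N:r\in A,\ N\in\mathbb Z_{\ge1}\}$ is a field, the fraction field of $A$. If $A$ is closed under $n$-th roots, so is $\mathbb QA$.

**Proof.** By common denominators the set is a ring containing $\mathbb Q$. Let $0\ne r\in A$, with minimal polynomial $r^k+c_{k-1}r^{k-1}+\dots+c_0=0$, where $c_i\in\mathbb Z$ and $c_0\ne0$. Then
$$\frac1r=-\frac{r^{k-1}+c_{k-1}r^{k-2}+\dots+c_1}{c_0}\in\mathbb QA ,$$
so $N/r\in\mathbb QA$ too, and $\mathbb QA$ is a field. It contains $A$ and lies in the fraction field, so it equals it. If $b^n=r/N$, then $(Nb)^n=N^{n-1}r\in A$, so $Nb\in A$ and $b\in\mathbb QA$. $\blacksquare$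

## 2. Heine's claim, and two sharper questions

Every radical integer is a solvable algebraic integer. Indeed, the solvable numbers form a field closed under all roots (concatenate towers), and the algebraic integers form a ring closed under all roots. The intersection is a ring closed under all roots, so it contains $\mathcal R$.

The question is the converse: *is every solvable algebraic integer a radical integer?* An algebraic integer that can be written with field operations and roots should then be writable with $+$, $-$, $\times$ and roots alone. Heine originally defined algebraic integers to be radical integers, and claimed that the answer is yes; the source of the problem reports that, according to Franz Lemmermeyer, the problem is still open. We prove the claim: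

**Theorem 1.** Every solvable algebraic integer lies in $\mathcal R$. Hence $\mathcal R$ is exactly the ring of solvable algebraic integers.

We then answer two sharper questions. Which orders of a given field $F$ are root-closed (Theorem 2, Section 6)? And which elements of $O_S$ do we reach with $\ell$-th roots for $\ell\in S$ only (Theorem 3, Section 7)?

## 3. Quadratic integers by hand

Let $d\equiv1\pmod 4$ be a squarefree integer, $d\neq 1$, and $\alpha=\frac{1+\sqrt d}2$, so $\alpha^2=\alpha+c$ with $c=\frac{d-1}4$. Certainly $2\alpha=1+\sqrt d\in\mathcal R$. Let us take powers of $\alpha$ and hope that the denominator disappears: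
$$\alpha^3=\alpha^2+c\alpha=(1+c)\alpha+c .$$
If $d\equiv5\pmod8$, then $c$ is odd, $(1+c)\alpha\in\mathbb Z[\sqrt d]$, and $\alpha$ is a cube root of an element of $\mathbb Z[\sqrt d]\subset\mathcal R$. For example
$$\left(\tfrac{1+\sqrt5}2\right)^3=2+\sqrt5,\qquad \left(\tfrac{1+\sqrt{13}}2\right)^3=5+2\sqrt{13}.$$

If $d\equiv1\pmod8$, then $c$ is even and $\alpha^3\notin\mathbb Z[\sqrt d]$. The first positive case is $d=17$. It does not resist forever: with real cube roots,
$$\frac{\sqrt{17}+1}{2}=\frac{\sqrt{17}+\sqrt{5}}{2}-\frac{\sqrt{5}-1}{2}=(7\sqrt{5}+4\sqrt{17})^{1/3}-(\sqrt{5}-2)^{1/3}. \tag{2}$$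
To check it: $(\sqrt{17}+\sqrt5)^3=17\sqrt{17}+51\sqrt5+15\sqrt{17}+5\sqrt5=32\sqrt{17}+56\sqrt5$, and $(\sqrt5-1)^3=5\sqrt5-15+3\sqrt5-1=8\sqrt5-16$; divide both by $8$. In fact every quadratic integer is a radical integer (this is known, and is contained in Theorem 1). Identity (2) uses $\sqrt5$, which has nothing to do with $\sqrt{17}$. Why should we leave the field?

## 4. Powers modulo $N$, and why $\frac{1+\sqrt{17}}2$ cannot be reached inside its field

The computation for $d\equiv5\pmod 8$ has a general form. Let $\alpha$ be an algebraic integer such that $N\mathbb Z[\alpha]\subset\mathcal R$ for some $N\ge1$. If $\alpha$ is a unit modulo $N$, it has some finite order $M$ in the finite group $(\mathbb Z[\alpha]/N\mathbb Z[\alpha])^\times$, so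
$$\alpha^M\in1+N\mathbb Z[\alpha]\subset\mathcal R,$$
and $\alpha\in\mathcal R$ by taking an $M$-th root. This is the first thing to try. It works for every $\alpha$ that is a unit modulo $N$, and by translation whenever $\alpha-c$ is a unit modulo $N$ for some $c\in\mathbb Z$.

Now let $\alpha=\frac{1+\sqrt{17}}2$ and $N=2$. Since $T^2-T-4\equiv T(T-1)\pmod2$, there are two homomorphisms $\varphi_0,\varphi_1:\mathbb Z[\alpha]\to\mathbb F_2$, with $\varphi_0(\alpha)=0$ and $\varphi_1(\alpha)=1$. For $c\in\mathbb Z$ the residues of $\alpha-c$ are $\{0,1\}$ in some order, so $\alpha-c$ is never a unit modulo $2$. Worse, for $a,b\in\mathbb Z$ we have $\varphi_0(a+b\alpha)=\varphi_1(a+b\alpha)$ if and only if $b$ is even, so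
$$\mathbb Z[\sqrt{17}]=\{x\in\mathbb Z[\alpha]:\varphi_0(x)=\varphi_1(x)\}. \tag{3}$$
If $x\in\mathbb Q(\sqrt{17})$ and $x^n\in\mathbb Z[\sqrt{17}]$, then $x$ is an algebraic integer, so $x\in\mathbb Z[\alpha]$, and $\varphi_i(x)=\varphi_i(x)^n=\varphi_i(x^n)$ because these are elements of $\mathbb F_2$. By (3), $x\in\mathbb Z[\sqrt{17}]$. So $\mathbb Z[\sqrt{17}]$ is a root-closed order: *no* sequence of ring operations and root extractions that starts in $\mathbb Z[\sqrt{17}]$ and stays in $\mathbb Q(\sqrt{17})$ ever reaches $\alpha$.

The obstruction is that $\mathbb F_2$ has too few elements: the residues of $\alpha$ fill it up, so nothing in $\mathbb F_2$ avoids them. This tells us what to do. Subtract from $\alpha$ a radical integer whose residues, at all primes over $N$, are never equal to those of $\alpha$. The residue of $\alpha$ in characteristic $p$ lies in a field with at most $p^d$ elements, where $d$ is the degree of $\alpha$. A root of unity of suitable prime order $\ell$ has residues outside all of these fields. It is a radical integer for free, and it does not spoil the denominator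 $N$.

## 5. Subtracting a root of unity: proof of Theorem 1

One inclusion was shown in Section 2. Let $\alpha$ be a solvable algebraic integer of degree $d$.

**Step 0: up to an integer denominator, everything solvable comes from $\mathcal R$.** Put $F=\{r/N:r\in\mathcal R,\ N\ge1\}$. The elements of $\mathcal R$ are algebraic integers, so by Lemma 2, $F$ is a field closed under all $n$-th roots. In a tower $\mathbb Q=K_0\subset\dots\subset K_s$ with $K_{i+1}=K_i(b_i)$ and $b_i^{n_i}\in K_i$, we get by induction $K_i\subset F$, so $b_i\in F$, so $K_{i+1}\subset F$. Hence $F$ contains all solvable numbers.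

**Step 1: one denominator $N$ for all of $\mathbb Z[\alpha]$.** The numbers $1,\alpha,\dots,\alpha^{d-1}$ are in $F$, so with a common denominator there is $N\ge1$ such that $N\alpha^i\in\mathcal R$ for $0\le i<d$. The minimal polynomial of $\alpha$ is monic in $\mathbb Z[T]$, so $\mathbb Z[\alpha]=\sum_{i<d}\mathbb Z\alpha^i$ and $N\mathbb Z[\alpha]\subset\mathcal R$. If $N=1$, then $\alpha\in\mathcal R$ and we are done; let $N\ge2$.

**Step 2: choose the root of unity so that the same $N$ still works.** Choose a prime $\ell$ dividing neither $N$ nor any of the finitely many numbers $p^j-1$ with $p\mid N$ prime and $1\le j\le d$. Let $\zeta=e^{2\pi i/\ell}$. It is in $\mathcal R$, being an $\ell$-th root of $1$. Let $D=\mathbb Z[\alpha,\zeta]=\sum_{j=0}^{\ell-1}\zeta^j\mathbb Z[\alpha]$. Then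
$$ND=\sum_j\zeta^j\cdot N\mathbb Z[\alpha]\subset\mathcal R. \tag{4}$$
We do not know that $D\subset\mathcal R$; that is the point to be proved. But $D$ is a finitely generated $\mathbb Z$-module, so $D/ND$ is a finite ring.

**Step 3: $u=\alpha-\zeta$ is a unit in $D/ND$.** Suppose not. Then $u$ and $N$ lie in a common maximal ideal $\mathfrak m$ of $D$. The field $D/\mathfrak m$ is a quotient of $D/ND$, hence finite; its characteristic $p$ divides $N$. In it $\bar\alpha=\bar\zeta$.

On the one hand, $\bar\alpha$ is a root of a monic polynomial of degree $d$ over $\mathbb F_p$, so $\mathbb F_p(\bar\alpha)$ has $p^j$ elements for some $1\le j\le d$. On the other hand $\ell\ne p$ because $\ell\nmid N$, so by Lemma 1 $\bar\zeta$ has exact order $\ell$. Thus $\bar\alpha=\bar\zeta$ is an element of order $\ell$ in $\mathbb F_p(\bar\alpha)^\times$, a group of order $p^j-1$, and $\ell\mid p^j-1$. This contradicts the choice of $\ell$.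

**Step 4: take the root.** Let $M$ be the order of the finite group $(D/ND)^\times$. By Step 3, $u^M\in1+ND$, and $1+ND\subset\mathcal R$ by (4). Since $\mathcal R$ is closed under $M$-th roots, $u\in\mathcal R$. Hence $\alpha=u+\zeta\in\mathcal R$. $\blacksquare$

**Example.** For $\alpha=\frac{1+\sqrt{17}}2$ we have $d=2$, $N=2$, and Step 2 forbids $\ell=2$ and $\ell=3$, allowing $\ell=5$. In fact the residues of $\alpha$ at $2$ are already in $\mathbb F_2$, so the cube root of unity $\omega=\frac{-1+\sqrt{-3}}2$, whose residues have order $3$ and so lie outside $\mathbb F_2$, also works. With $\alpha^2=\alpha+4$ and $\alpha^3=5\alpha+4$,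
$$(\alpha-\omega)^3=(5\alpha+4)-3\omega(\alpha+4)+3\omega^2\alpha-1=3-12\omega+(5-3\omega+3\omega^2)\alpha=3-12\omega+(2-6\omega)\alpha,$$
using $\omega^2=-1-\omega$. As $2\alpha=1+\sqrt{17}$, this is $4-15\omega+(1-3\omega)\sqrt{17}\in\mathcal R$. Therefore, for a suitable cube root,
$$\frac{1+\sqrt{17}}2=\omega+\sqrt[3]{4-15\omega+(1-3\omega)\sqrt{17}} .$$

## 6. Root-closed orders and primes with residue field $\mathbb F_2$

For $\mathbb Q(\sqrt{17})$ the obstruction came from residue fields with two elements. We now show that, in any algebraic field $F\subset\mathbb C$, this is the only obstruction, and that it classifies the root-closed orders.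

**Definition (zero sets).** Let $X$ be the set of maximal ideals $P$ of $O_F$ with $O_F/P\cong\mathbb F_2$. For $x\in O_F$ put $Z(x)=\{P\in X:x\in P\}$, and let $\mathcal C=\{Z(x):x\in O_F\}$.

*Example.* For $F=\mathbb Q(\sqrt{17})$, $O_F=\mathbb Z[\alpha]$, the set $X$ consists of $P_0=\ker\varphi_0$ and $P_1=\ker\varphi_1$. We have $Z(\alpha)=\{P_0\}$, $Z(1-\alpha)=\{P_1\}$, $Z(\sqrt{17})=Z(2\alpha-1)=\emptyset$, $Z(2)=X$. So $\mathcal C$ is the full power set of $X$.

At $P\in X$ each residue is $0$ or $1$. So $x+y\in P$ exactly if $x$ and $y$ are both in $P$ or both outside, and $1-x\in P$ exactly if $x\notin P$. This gives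
$$Z(xy)=Z(x)\cup Z(y),\quad Z(1-x)=X\setminus Z(x),\quad Z(-x)=Z(x),\quad Z(x+y)=X\setminus\bigl(Z(x)\,\triangle\,Z(y)\bigr), \tag{5}$$
where $\triangle$ is the symmetric difference. With $Z(1)=\emptyset$ and $Z(0)=X$ we see that $\mathcal C$ is a Boolean algebra of subsets of $X$. A *Boolean subalgebra* of $\mathcal C$ is a subset that contains $\emptyset$ and $X$ and is closed under unions and complements. If $X=\emptyset$, then $\mathcal C=\{\emptyset\}$ and it is its only Boolean subalgebra.

**Theorem 2.** Let $F\subset\mathbb C$ be any algebraic extension field of $\mathbb Q$. The map $A\mapsto\mathfrak B_A=\{Z(x):x\in A\}$ is a bijection from the root-closed orders of $F$ to the Boolean subalgebras of $\mathcal C$. Its inverse is $\mathfrak B\mapsto A_{\mathfrak B}=\{x\in O_F:Z(x)\in\mathfrak B\}$. Consequently: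

1. $O_F$ is the only root-closed order of $F$ if and only if at most one prime of $O_F$ has residue field $\mathbb F_2$. This holds, for example, whenever $e^{2\pi i/3}\in F$.
2. Any subring of the algebraic integers in $\mathbb C$ that is closed under all $n$-th roots in $\mathbb C$ is the ring of all algebraic integers of its fraction field.
3. A number field with exactly $t$ primes of residue field $\mathbb F_2$ has exactly $\mathrm{Bell}(t)$ root-closed orders, where $\mathrm{Bell}(t)$ is the number of partitions of a $t$-element set. For example, $\mathbb Q(\sqrt{17})$ has exactly two, $\mathbb Z[\sqrt{17}]$ and $\mathbb Z\left[\frac{1+\sqrt{17}}2\right]$.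

Theorem 1 is part 2 for the ring $\mathcal R$: by Step 0 its fraction field contains all solvable numbers.

**Proof of the bijection.**

**Step (a): $A_{\mathfrak B}$ is a root-closed order, and $\mathfrak B_{A_{\mathfrak B}}=\mathfrak B$.** A Boolean subalgebra is closed under $\triangle$, so by (5) and $Z(1)=\emptyset$, $A_{\mathfrak B}$ is a subring of $O_F$. It contains $2O_F$, because $Z(2y)=X$. Each element of $F$ has a positive integer multiple in $O_F$, hence one in $2O_F$, so $\mathbb QA_{\mathfrak B}=F$. If $x\in F$ and $x^n\in A_{\mathfrak B}$, then $x\in O_F$ and $Z(x)=Z(x^n)\in\mathfrak B$, so $x\in A_{\mathfrak B}$. Finally, each member of $\mathfrak B\subset\mathcal C$ is $Z(x)$ for some $x\in O_F$, and this $x$ is in $A_{\mathfrak B}$ by definition; so $\mathfrak B_{A_{\mathfrak B}}=\mathfrak B$.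

**Step (b): $\mathfrak B_A$ is a Boolean subalgebra.** For $x,y\in A$ also $xy$, $1-x$, $0$, $1$ are in $A$; apply (5).

**Step (c): reduce $A=A_{\mathfrak B_A}$ to elements that lie in all $P\in X$.** Let $A$ be a root-closed order. Clearly $A\subset A_{\mathfrak B_A}$. Conversely let $x\in O_F$ with $Z(x)=Z(y)$ for some $y\in A$. By (5), $Z(x-y)=X\setminus\emptyset=X$. So it suffices to prove:
$$\text{every }x\in O_F\text{ that lies in all }P\in X\text{ lies in }A. \tag{6}$$

**Step (d): bring the hypothesis of (6) down to a number field.** We claim that there is a number field $L\subset F$ with $x\in L$ such that $x\in\mathfrak p$ for *every* prime $\mathfrak p$ of $O_L$ with residue field $\mathbb F_2$. (This needs an argument: such a $\mathfrak p$ need not lie under an element of $X$, as the residue field may grow.)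

The field $F$ is countable; list its elements $a_1,a_2,\dots$ and put $L_k=\mathbb Q(x,a_1,\dots,a_k)$. Let $Y_k$ be the set of primes $\mathfrak p$ of $O_{L_k}$ with residue field $\mathbb F_2$ and $x\notin\mathfrak p$. It is finite, since such primes contain $2$. If $\mathfrak p\in Y_{k+1}$, then $\mathfrak p\cap O_{L_k}\in Y_k$, because the residue field of $\mathfrak p\cap O_{L_k}$ embeds in $\mathbb F_2$. Suppose all $Y_k$ were nonempty. By Kőnig's lemma there is a sequence $\mathfrak p_k\in Y_k$ with $\mathfrak p_{k+1}\cap O_{L_k}=\mathfrak p_k$ for all $k$. Let $P=\bigcup_k\mathfrak p_k$. It is an ideal of $O_F=\bigcup_kO_{L_k}$ with $P\cap O_{L_k}=\mathfrak p_k$. So $O_F/P$ is the increasing union of the fields $O_{L_k}/\mathfrak p_k\cong\mathbb F_2$, that is, $O_F/P\cong\mathbb F_2$, and $x\notin P$. This contradicts the hypothesis of (6). So some $Y_k$ is empty, and $L=L_k$ has the required property.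

**Step (e): units modulo $N$ are in $A$.** Fix $L$ as in Step (d). As $O_L$ is a finitely generated $\mathbb Z$-module and $\mathbb QA=F$, there is $N\ge1$ with $NO_L\subset A$. If $N=1$, then $x\in A$ at once; let $N\geq 2$. If $u\in O_L$ is a unit modulo $N$ and $M=|(O_L/NO_L)^\times|$, then $u^M\in1+NO_L\subset A$. As $A$ is root-closed and $u\in F$, we get $u\in A$.

**Step (f): write $x$ as a sum of two units modulo $N$.** For each prime $\mathfrak p$ of $O_L$ containing $N$ choose a class $u_{\mathfrak p}\in O_L/\mathfrak p$ different from $0$ and from the class of $x$. If $|O_L/\mathfrak p|\ge3$, this is possible. If $O_L/\mathfrak p\cong\mathbb F_2$, then $x\equiv0$ by the choice of $L$, and $u_{\mathfrak p}=1$ works. By CRT there is $u\in O_L$ with $u\equiv u_{\mathfrak p}$ modulo every such $\mathfrak p$. Then neither $u$ nor $x-u$ lies in any maximal ideal containing $N$, so both are units modulo $N$. By Step (e) both lie in $A$, hence $x=u+(x-u)\in A$. This proves (6).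

By (a), (b), (c) the two maps are well defined and inverse to each other.

**Proof of consequence 1.** $O_F=A_{\mathcal C}$ is a root-closed order. If $|X|\le1$, then $\mathcal C=\{\emptyset,X\}$ has only one Boolean subalgebra, so $O_F$ is the only root-closed order. If $P\ne P'$ are in $X$, take $x\in P\setminus P'$. Then $Z(x)\notin\{\emptyset,X\}$, so $x\notin A_{\{\emptyset,X\}}$, and $A_{\{\emptyset,X\}}\ne O_F$ is a second root-closed order. If $e^{2\pi i/3}\in F$, then every residue field of characteristic $2$ contains a root of $T^2+T+1$, which has no root in $\mathbb F_2$; so $X=\emptyset$.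

**Proof of consequence 2.** Let $A$ be such a ring. By Lemma 2 its fraction field is $F=\mathbb QA$, so $A$ is an order of $F$, and it is root-closed. Being closed under cube roots, $A$ contains $e^{2\pi i/3}$. By consequence 1, $A=O_F$.

**Proof of consequence 3.** Let $F$ be a number field with $|X|=t$. By CRT, for each subset $Y\subset X$ there is $x\in O_F$ with $x\equiv0$ at the primes in $Y$ and $x\equiv1$ at those in $X\setminus Y$. So $\mathcal C$ is the full power set of $X$. A Boolean subalgebra $\mathfrak B$ of the power set of a finite set gives a partition: the block of a point is the intersection of all members of $\mathfrak B$ that contain it. (Two such blocks $b,b'$ are equal or disjoint: if $b$ is the block of $P$ and $P\in b'$, then $b\subset b'$; if $P\notin b'$, then $b\subset X\setminus b'$.) The members of $\mathfrak B$ are exactly the unions of blocks. Conversely the unions of blocks of a partition form a Boolean subalgebra. So there are $\mathrm{Bell}(t)$ of them.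

For $\mathbb Q(\sqrt{17})$ we saw $t=2$, and $\mathrm{Bell}(2)=2$. The two Boolean subalgebras are $\mathcal C$, with $A_{\mathcal C}=O_F=\mathbb Z[\alpha]$, and $\{\emptyset,X\}$. The order $A_{\{\emptyset,X\}}$ consists of the elements with equal residues at $P_0$ and $P_1$, which by (3) is $\mathbb Z[\sqrt{17}]=\mathbb Z+2O_F$. $\blacksquare$

## 7. Rings closed under $\ell$-th roots for $\ell\in S$

Let $S$ be a nonempty set of primes. The ring $O_S$ is closed under $\ell$-th roots for $\ell\in S$, as $F_S$ and the ring of algebraic integers are; so $R_S\subset O_S$. By Lemma 2, $\{r/N:r\in R_S,\ N\ge1\}$ is a field closed under $\ell$-th roots for $\ell\in S$, and it lies in $F_S$. So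
$$F_S=\{r/N:r\in R_S,\ N\ge1\}. \tag{7}$$

**Which residues can be reached?** Start with $S=\{2\}$ and a prime $P\ni2$ of $O_S$. The elements of $O_S$ whose class modulo $P$ lies in $\mathbb F_2$ form a ring. It is closed under square roots: if $x^2\equiv c\in\{0,1\}$, then $(x-c)^2\equiv x^2-c\equiv0$, so $x\equiv c$. So square roots never produce a new residue at a prime above $2$, and $\frac{1+\sqrt5}2$, whose residue is a root of the irreducible polynomial $T^2+T+1$ over $\mathbb F_2$, is not in $R_{\{2\}}$. For general $S$, at a prime above $p$, a $p$-th root gives nothing new, while $\ell$-th roots with $\ell\ne p$ do, and roots of unity of $\ell$-power order are the source of it.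

**Definition (reachable residues).** For a maximal ideal $P$ of $O_S$ containing the prime $p$, put $k(P)=O_S/P$. Let $\kappa(P)\subset k(P)$ be the subfield generated over $\mathbb F_p$ by the images of all $\ell^j$-th roots of unity, $\ell\in S\setminus\{p\}$, $j\ge1$.

These roots of unity lie in $R_S$, as iterated $\ell$-th roots of $1$. Call $m\ge1$ *admissible* (for $p$) if all its prime factors lie in $S\setminus\{p\}$. Then $\zeta_m=e^{2\pi i/m}$ is a product of such roots of unity, so $\zeta_m\in R_S$, and its image $\bar\zeta_m$ has exact order $m$ by Lemma 1. So $\kappa(P)$ is the directed union of the fields $\mathbb F_p(\bar\zeta_m)$, $m$ admissible. The degree of $\mathbb F_p(\bar\zeta_m)$ is $\mathrm{ord}_m(p)$, the order of $p$ modulo $m$, so the set of degrees of finite subfields of $\kappa(P)$ depends only on $S$ and $p$, not on $P$.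

*Example.* Let $S=\{2,3\}$ and $p=2$. If $v_3(a-1)=s\ge1$, then $v_3(a^3-1)=s+1$, because $a=1+3b$ gives $a^2+a+1=3+9b+9b^2$. So $4$ has order $3^{j-1}$ modulo $3^j$. The order of $2$ modulo $3^j$ is even, since odd powers of $2$ are $\equiv2\pmod3$; hence it is $2\cdot3^{j-1}$. So $\kappa(P)$ contains $\mathbb F_4$, $\mathbb F_8$ and $\mathbb F_{64}$, but not $\mathbb F_{16}$. Now $\zeta_5$ is quadratic over $\mathbb Q(\sqrt5)$, so it is in $O_S$, and its residue at $P\ni2$ has order $5$, so it generates a field of degree $\mathrm{ord}_5(2)=4$ over $\mathbb F_2$. Thus $\zeta_5\bmod P\notin\kappa(P)$; by Theorem 3 below, $\zeta_5\notin R_{\{2,3\}}$.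

**Theorem 3.**

1. If $S=\{p\}$, then $R_S=\mathbb Z+\sqrt{pO_S}$.
2. If $|S|\ge2$, then $R_S=\{x\in O_S:\ x\bmod P\in\kappa(P)\text{ for all }p\in S\text{ and all }P\ni p\}$.
3. $R_S=O_S$ if and only if for every $p\in S$ the set $\{v_p(\mathrm{ord}_\ell(p)):\ell\in S\setminus\{p\}\}$ is unbounded, where $\mathrm{ord}_\ell(p)$ is the order of $p$ modulo $\ell$. (The empty set counts as bounded.) In particular $R_S\ne O_S$ for every finite $S$.

For example, the ring obtained from $\mathbb Z$ using only square roots is exactly $\mathbb Z+\sqrt{2O}$, with $O$ the ring of constructible algebraic integers; as checked above, it does not contain $\frac{1+\sqrt5}2$.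

Here $\sqrt I$ is the radical of the ideal $I$. As all primes containing $p$ are maximal, $\sqrt{pO_S}=\bigcap_{P\ni p}P$; for any prime $p$ we write $J_p$ for this ideal. Let $W$ be the right-hand side in part 1 or 2.

### 7.1 The inclusion $R_S\subset W$

$W$ is a subring of $O_S$: in part 1 it is $\mathbb Z$ plus an ideal, and in part 2 it is an intersection of preimages of subfields. We show that it is closed under $\ell$-th roots for $\ell\in S$; then $R_S\subset W$ by minimality. Let $x\in\mathbb C$ with $x^\ell\in W$. Then $x\in O_S$.

**Case 1: $S=\{p\}$, $\ell=p$.** There is $c\in\mathbb Z$ with $x^p-c\in J_p$. As $c\equiv c^p\pmod p$, for all $P\ni p$ we have $(x-c)^p\equiv x^p-c^p\equiv0\pmod P$. So $x-c\in P$ for all $P\ni p$, that is, $x-c\in J_p$ and $x\in W$.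

**Case 2: $|S|\ge2$.** Let $P\ni p\in S$ and let $y\in k(P)$ be the class of $x$, so $y^\ell\in\kappa(P)$. We must show $y\in\kappa(P)$; let $y\ne0$.

If $\ell=p$: the field $\kappa(P)$ is algebraic over $\mathbb F_p$, hence perfect, so $y^p=z^p$ for some $z\in\kappa(P)$. Then $(y-z)^p=0$ and $y=z\in\kappa(P)$.

If $\ell\ne p$: the element $y$ has finite order, so $y=y_1y_2$ with $y_1$ of $\ell$-power order $\ell^j$ and $y_2$ of order prime to $\ell$. The polynomial $T^{\ell^j}-1$ has at most $\ell^j$ roots in $k(P)$, and the powers of $\bar\zeta_{\ell^j}\in\kappa(P)$ are $\ell^j$ of them by Lemma 1. So $y_1\in\kappa(P)$, and $y_2^\ell=y^\ell y_1^{-\ell}\in\kappa(P)$. As the order of $y_2$ is prime to $\ell$, $y_2$ is a power of $y_2^\ell$. So $y_2\in\kappa(P)$ and $y\in\kappa(P)$.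

### 7.2 The inclusion $W\subset R_S$, one prime at a time

For a prime $p$ put $A_p=\{r/m:r\in R_S,\ m\in\mathbb Z\setminus p\mathbb Z\}$. It is a ring, closed under $\ell$-th roots for $\ell\in S$: if $b^\ell=r/m$, then $(mb)^\ell=m^{\ell-1}r\in R_S$, so $mb\in R_S$. If $x\in A_p$ for all primes $p$, then the ideal $\{m\in\mathbb Z:mx\in R_S\}$ is contained in no $p\mathbb Z$, so it contains $1$ and $x\in R_S$. So we fix $x\in W$ and *any* prime $p$, in $S$ or not, and show $x\in A_p$.

**Step 1: $J_p\subset A_p$; elements that vanish at all primes above $p$ come from taking roots of high powers.** Let $y\in J_p$ and $L=\mathbb Q(y)\subset F_S$. By (7) and since $O_L$ is a finitely generated $\mathbb Z$-module, there is $N\ge1$ with $NO_L\subset R_S$. Write $N=p^cm$ with $p\nmid m$. Then $p^cO_L\subset A_p$, as $p^cz=(Nz)/m$. By lying over, each prime $\mathfrak p$ of $O_L$ above $p$ is $P\cap O_L$ for some $P\ni p$, so $y\in\mathfrak p$. If $e$ is the largest ramification index above $p$, then $y^e\in\prod_{\mathfrak p\mid p}\mathfrak p^e\subset pO_L$, so $y^n\in p^cO_L\subset A_p$ for all $n\ge ec$.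 Take such an $n=\ell^k$ with $\ell\in S$. Taking $\ell$-th roots $k$ times gives $y\in A_p$.

If $S=\{p\}$, this settles the prime $p$, since then $x\in\mathbb Z+J_p\subset A_p$. In all remaining cases $S\setminus\{p\}\ne\emptyset$: either $p\notin S$, or $p\in S$ and $|S|\ge2$.

**Step 2: if $S\setminus\{p\}\ne\emptyset$ and $e\in O_S$ has $e\bmod P\in\{0,1\}$ for all $P\ni p$, then $e\in A_p$.** This supplies idempotents modulo $J_p$. Take $\ell\in S\setminus\{p\}$, $\zeta=e^{2\pi i/\ell}$ and $y=1+(\zeta-1)e$. For each $P\ni p$ the class of $y$ is $1$ or $\bar\zeta$, so $y^\ell-1\in P$. Hence $y^\ell-1\in J_p\subset A_p$, so $y^\ell\in A_p$, so $y\in A_p$, and $(\zeta-1)e\in A_p$. Multiply by $\prod_{i=2}^{\ell-1}(\zeta^i-1)\in R_S$: by (1) we get $\pm\ell e\in A_p$. As $\ell\ne p$ is invertible in $A_p$, $e\in A_p$.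

**Step 3: if $S\setminus\{p\}\ne\emptyset$, $x\in O_S$ and $x\bmod P\in\kappa(P)$ for all $P\ni p$, then $x\in A_p$.** We glue polynomials in one root of unity by means of Step 2. For $P\ni p$ let $a(P)$ be the degree of $x\bmod P$ over $\mathbb F_p$. It depends only on the prime $P\cap\mathbb Q(x)$, so it takes finitely many values. For each value, $\kappa(P)$ contains the field with $p^{a(P)}$ elements, so $a(P)$ divides $\mathrm{ord}_m(p)$ for some admissible $m$. Taking a common multiple, we find one admissible $m$ with $a(P)\mid\mathrm{ord}_m(p)$ for all $P\ni p$. Then for every $P\ni p$ the class of $x$ lies in $\mathbb F_p(\bar\zeta_m)\subset k(P)$, since $k(P)$ has only one subfield with $p^{a(P)}$ elements.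

Let $L'=\mathbb Q(x,\zeta_m)\subset F_S$. For each prime $\mathfrak p$ of $O_{L'}$ above $p$ choose a $P$ above it. There is $f_{\mathfrak p}\in\mathbb Z[T]$ with $x-f_{\mathfrak p}(\zeta_m)\in P\cap O_{L'}=\mathfrak p$. By CRT choose $e_{\mathfrak p}\in O_{L'}$ with $e_{\mathfrak p}\equiv1$ modulo $\mathfrak p$ and $e_{\mathfrak p}\equiv0$ modulo the other primes above $p$. Each $e_{\mathfrak p}$ has classes in $\{0,1\}$ at all $P\ni p$, so $e_{\mathfrak p}\in A_p$ by Step 2. The difference
$$x-\sum_{\mathfrak p\mid p}e_{\mathfrak p}f_{\mathfrak p}(\zeta_m)$$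
lies in every prime of $O_{L'}$ above $p$, so in every $P\ni p$. Hence it lies in $J_p\subset A_p$. As $f_{\mathfrak p}(\zeta_m)\in R_S$, the sum is in $A_p$, and so $x\in A_p$.

If $p\in S$ and $|S|\ge2$, the hypothesis of Step 3 is part of $x\in W$. It remains to see that the hypothesis is automatic for $p\notin S$.

**Step 4: if $p\notin S$, then $k(P)=\kappa(P)$ for all $P\ni p$.** We follow residue fields up a tower. Consider towers $\mathbb Q=L_0\subset\dots\subset L_s$ with $L_{i+1}=L_i(b_i)$, $b_i^{\ell_i}\in L_i$, $\ell_i\in S$. Two towers can be concatenated, so the union of all top fields is a field. It is closed under $\ell$-th roots for $\ell\in S$ and lies in $F_S$, so it is $F_S$. Given a tower, replace its bottom by $L_0=\mathbb Q(\zeta_{\ell_i}:0\le i<s)\subset F_S$ and adjoin the same $b_i$ successively; this only enlarges the top field. Now $\zeta_{\ell_i}\in L_i$, so $L_{i+1}/L_i$ is Galois with group embedded in $\mu_{\ell_i}$, that is, of degree $1$ or $\ell_i$. The residue degree divides the degree, so it is $1$ or $\ell_i$. Every element of $O_S$ lies in such a top field. So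 it suffices to show by induction that the residue field of $L_i$ at $P\cap L_i$ lies in $\kappa(P)$.

*Start.* $L_0=\mathbb Q(\zeta_n)$ with $n$ the product of the distinct $\ell_i$. For later use write $n=mp^j$ with $p\nmid m$ (now $j=0$). As $O_{L_0}=\mathbb Z[\zeta_n]=\mathbb Z[\zeta_m,\zeta_{p^j}]$, and as the image of $\zeta_{p^j}$ is $1$ because $(\bar\zeta_{p^j}-1)^{p^j}=\bar\zeta_{p^j}^{\,p^j}-1=0$, the residue field is $\mathbb F_p(\bar\zeta_m)$. It lies in $\kappa(P)$, as $m$ is admissible.

*Induction, $\ell=\ell_i\ne p$.* Let $\mathbb F_Q\subset\kappa(P)$ be the residue field of $L_i$. If the residue degree of $L_{i+1}/L_i$ is $1$, nothing happens. Otherwise it is $\ell$, and the new residue field is $\mathbb F_{Q^\ell}\subset k(P)$. As $\zeta_\ell\in L_i$ has image of exact order $\ell$, $\ell\mid Q-1$. Let $\ell^t$ be the exact power of $\ell$ dividing $Q-1$. Since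
$$\frac{Q^\ell-1}{Q-1}=1+Q+\dots+Q^{\ell-1}\equiv\ell\equiv0\pmod\ell,$$
we have $\ell^{t+1}\mid Q^\ell-1$. So $\mathbb F_{Q^\ell}$ contains the $\ell^{t+1}$-th roots of unity of $k(P)$, while $\mathbb F_Q$ does not contain all of them. The extension $\mathbb F_{Q^\ell}/\mathbb F_Q$ has prime degree, so $\mathbb F_{Q^\ell}=\mathbb F_Q(\bar\zeta_{\ell^{t+1}})$, which lies in $\kappa(P)$.

As $p\notin S$, all $\ell_i\ne p$, so the induction is complete. With Steps 1 to 3 this proves $W\subset R_S$, and so parts 1 and 2 of Theorem 3. $\blacksquare$

### 7.3 When is $R_S=O_S$?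

**Sufficiency in part 3: the criterion makes $\kappa(P)$ absorb $p$-th roots too.** Suppose that the set is unbounded for each $p\in S$. Then $|S|\ge2$. Let $P\ni p\in S$. We repeat Step 4 for this $p$. The start and the steps with $\ell_i\ne p$ are unchanged. For a step with $\ell_i=p$ the residue degree is $1$ or $p$, so we need that $\kappa(P)$ contains the extension of degree $p$ of each of its finite subfields. For $\ell\in S\setminus\{p\}$ it contains $\mathbb F_p(\bar\zeta_\ell)$, of degree $\mathrm{ord}_\ell(p)$; as the $p$-adic valuations of these degrees are unbounded, $\kappa(P)$ contains $\mathbb F_{p^{p^n}}$ for all $n$. If $\mathbb F_{p^a}\subset\kappa(P)$ and $b=v_p(a)$, then the compositum of $\mathbb F_{p^a}$ and $\mathbb F_{p^{p^{b+1}}}$ in $\kappa(P)$ has degree $\mathrm{lcm}(a,p^{b+1})=pa$, as needed. So the residue fields stay in $\kappa(P)$, hence $k(P)=\kappa(P)$ for all $P\ni p\in S$. By part 2, $R_S=O_S$.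

**Necessity in part 3, first half: a bound on $\kappa(P)$.** Let $p\in S$ with $v_p(\mathrm{ord}_\ell(p))\le B$ for all $\ell\in S\setminus\{p\}$, where $B\geq 0$, and let $P\ni p$. If $S=\{p\}$, then $\kappa(P)=\mathbb F_p$. In general $p^{\mathrm{ord}_\ell(p)}\equiv1\pmod\ell$ implies $p^{\mathrm{ord}_\ell(p)\ell^{j-1}}\equiv1\pmod{\ell^j}$, so $\mathrm{ord}_{\ell^j}(p)$ divides $\mathrm{ord}_\ell(p)\,\ell^{j-1}$ and has $p$-adic valuation at most $B$. For admissible $m$, $\mathrm{ord}_m(p)$ is the least common multiple of the $\mathrm{ord}_{\ell^j}(p)$ for the prime powers $\ell^j$ exactly dividing $m$, so again $v_p(\mathrm{ord}_m(p))\le B$. Every finite subfield of $\kappa(P)$ lies in some $\mathbb F_p(\bar\zeta_m)$. So its degree over $\mathbb F_p$ has $p$-adic valuation at most $B$.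

**Necessity, second half: $k(P)$ has finite subfields of degree divisible by any power of $p$.** Let $k\subset k(P)$ be a finite subfield, generated by the class of $y\in O_S$. Put $L=\mathbb Q(y,\zeta_p)\subset F_S$, $\mathfrak p=P\cap O_L$, and let $k'\supset k$ be the residue field at $\mathfrak p$. The completion $L_{\mathfrak p}$ has an unramified extension of degree $p$; it is cyclic, and since $\zeta_p\in L$, by Kummer theory it is $L_{\mathfrak p}(\sqrt[p]{a_0})$ for some $a_0\in L_{\mathfrak p}^\times$.

We replace $a_0$ by an element of $L$. If $u\equiv1$ modulo $p^3$ in the valuation ring of $L_{\mathfrak p}$, then $f(T)=T^p-u$ has $|f(1)|\le|p|^3<|p|^2=|f'(1)|^2$, so $u$ is a $p$-th power by Hensel's lemma. Since $L$ is dense in $L_{\mathfrak p}$, there is $a\in L^\times$ so close to $a_0$ that $a/a_0\equiv1$ modulo $p^3$. Then $a=a_0g^p$ with $g\in L_{\mathfrak p}^\times$.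

Let $L_1=L(b)$ with $b^p=a$. As $p\in S$, $L_1\subset F_S$. The completion of $L_1$ at a prime above $\mathfrak p$ is $L_{\mathfrak p}(b)=L_{\mathfrak p}(b/g)$, generated by a $p$-th root of $a_0$, so it is unramified of degree $p$. As $[L_1:L]\le p$, $\mathfrak p$ is inert in $L_1$. So the residue field of $L_1$ at $P\cap O_{L_1}$, a finite subfield of $k(P)$, has degree $p$ over $k'$. Its degree over $\mathbb F_p$ has $p$-adic valuation at least $v_p([k:\mathbb F_p])+1$. Iterating, we obtain finite subfields of $k(P)$ whose degrees have arbitrarily large $p$-adic valuation.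

**Necessity, end.** Comparing the two halves, $k(P)\ne\kappa(P)$. Choose $x\in O_S$ with $x\bmod P\notin\kappa(P)$. If $|S|\ge2$, then $x\notin R_S$ by part 2. If $S=\{p\}$, then by part 1 the elements of $R_S=\mathbb Z+J_p$ reduce into $\mathbb F_p=\kappa(P)$, so again $x\notin R_S$. Hence $R_S\ne O_S$. For finite $S$ all the sets in the criterion are finite, hence bounded, so $R_S\ne O_S$. $\blacksquare$

### 7.4 The set of all primes

Let $S$ be the set of all primes, so that $R_S=\mathcal R$, and let us check the criterion of part 3. Let $p$ be a prime, $n\ge1$, and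
$$\Phi_{p^n}(p)=\frac{p^{p^n}-1}{p^{p^{n-1}}-1}=\sum_{i=0}^{p-1}p^{\,ip^{n-1}}>1 .$$
This is $\equiv1\pmod p$, so any prime divisor $\ell$ of it is different from $p$. It divides $p^{p^n}-1$, so $\mathrm{ord}_\ell(p)$ divides $p^n$. If $p^{p^{n-1}}\equiv1\pmod\ell$, the sum above would be $\equiv p\pmod\ell$, so $\ell\mid p$, which is impossible. So $\mathrm{ord}_\ell(p)=p^n$. As $n$ was arbitrary, the set in the criterion is unbounded for each $p$, and $\mathcal R=R_S=O_S$. Since $F_S$ is the field of solvable numbers, this is Theorem 1 again.
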